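\title{The Laplace law has the slowest decay among log-concave distributions}

\begin{abstract}
For a real random variable $X$ with law $\mu$ let $\phi_\mu(x)=\min_c \mathbb{E}\,e^{c(X-x)}$ and $b_\mu=\mathbb{E}\,\phi_\mu(X)$. We prove that among non-degenerate log-concave laws on the line $b_\mu$ is maximized exactly by the affine images of the Laplace law $\frac12e^{-|x|}\,dx$, with maximal value $\frac34+\frac{e}{16}\int_1^\infty t^{-1}e^{-t}\,dt\approx0.7873$. This follows from an inequality that holds separately at each pair of quantiles $u$, $1-u$, and which also shows that Laplace laws are the unique minimizers of the expected Cram\'er transform. The proof compares $\mu$ with an asymmetric Laplace law that has the same density at the two quantiles.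
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $X$ be a real random variable whose law $\mu$ is log-concave and not a point mass. Such a law has a density $f$ that is positive and continuous on an open interval $I$, vanishes outside the closure of $I$, and has $\log f$ concave on $I$. Below, \emph{log-concave} always means log-concave and non-degenerate in this sense. Put $M_\mu(c)=\mathbb{E}\,e^{cX}\in(0,\infty]$ and
\[
\phi_\mu(x)=\inf_{c\in\mathbb{R}}\mathbb{E}\,e^{c(X-x)}=\inf_{c\in\mathbb{R}}e^{-cx}M_\mu(c),\qquad b_\mu=\mathbb{E}\,\phi_\mu(X).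
\]
The function $\Lambda^*_\mu=-\log\phi_\mu=\sup_c\,(cx-\log M_\mu(c))$ is the Cram\'er transform of $\mu$. It is a supremum of affine functions of $x$, so $\phi_\mu$ is measurable. The choice $c=0$ gives $\phi_\mu\le1$. Since $\mathbb{E}\,e^{c(X-x)}$ is at least $\mathbb{P}(X\ge x)$ for $c\ge0$ and at least $\mathbb{P}(X\le x)$ for $c\le0$,
\begin{equation}\label{eq:positive}
\phi_\mu(x)\ge\min\bigl(\mathbb{P}(X\ge x),\mathbb{P}(X\le x)\bigr)>0\qquad(x\in I).
\end{equation}
For $x\in I$, hence for $\mu$-almost every $x$, the infimum is a minimum: $c\mapsto\mathbb{E}\,e^{c(X-x)}$ is lower semicontinuous by Fatou's lemma and tends to $\infty$ as $c\to\pm\infty$, because $X$ has mass on both sides of $x$.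

The number $\phi_\mu(x)$ is the best tail bound that exponential moments give. If $x\ge\mathbb{E}X$, Jensen's inequality shows that negative $c$ give values at least $1$, so $\phi_\mu(x)=\inf_{c\ge0}\mathbb{E}\,e^{c(X-x)}\ge\mathbb{P}(X\ge x)$; at $x=\mathbb{E}X$ the bound equals $1$. Thus $b_\mu$ is the average of this bound at a point drawn from $\mu$ itself, and the larger $b_\mu$, the slower $\mu$ decays on its own scale. No normalization is needed: replacing $c$ by $c/a$ shows that the law of $aX+t$ with $a\ne0$ has the same value of $\phi$ at $ax+t$ as $\mu$ has at $x$, so $b_\mu$ is invariant under affine maps.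

The question, posed in \cite{MO}, is which log-concave law maximizes $b_\mu$, and whether it is the Laplace law $L$ with density $\frac12e^{-|x|}$. Precisely: is $\sup_\mu b_\mu$ attained, and are the maximizers exactly the affine images of $L$?

Two computations suggest the answer. For the standard Gaussian law, $\phi(x)=\min_ce^{c^2/2-cx}=e^{-x^2/2}$ and $b=(2\pi)^{-1/2}\int e^{-x^2}dx=1/\sqrt2$. For the exponential law with density $e^{-x}$ on $(0,\infty)$, minimizing $e^{-cx}/(1-c)$ at $c=1-1/x$ gives $\phi(x)=xe^{1-x}$ and $b=\int_0^\infty xe^{1-2x}dx=e/4$, which is smaller than $1/\sqrt2$. A log-concave density decays at least exponentially, so the right tail of the exponential law is as heavy as the class allows, but on the left that law has no tail at all. One is led to laws with two exponential tails, and among them to the symmetric one.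

\begin{theorem}\label{thm:main}
For every log-concave law $\mu$,
\[
b_\mu\le b_L=\frac34+\frac{e}{16}\int_1^\infty\frac{e^{-t}}{t}\,dt\approx0.7873,
\]
with equality if and only if $\mu$ is an affine image of $L$.
\end{theorem}

Let $F$ be the distribution function of $\mu$ and $q=F^{-1}\colon(0,1)\to I$ its quantile function. If $U$ is uniform on $(0,1)$, then $q(U)$ has law $\mu$, so $b_\mu=\int_0^1\phi_\mu(q(s))\,ds$, and one may hope to compare the integrands level by level. This fails: the exponential law has $\phi=1$ at its mean, which is the quantile of level $1-1/e$, whereas $\phi_L<1$ away from the median by \eqref{eq:phiL} below. A skewed law gains on one side of its median, and the point is that it loses more on the other side. The comparison is correct for pairs of levels.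

\begin{theorem}\label{thm:pair}
For every log-concave law $\mu$ and every $u\in(0,\frac12)$,
\begin{equation}\label{eq:pair}
\phi_\mu(q(u))+\phi_\mu(q(1-u))\le2\,\phi_L\Bigl(\log\frac1{2u}\Bigr).
\end{equation}
If equality holds for one $u$, then $\mu$ is an affine image of $L$. Conversely, affine images of $L$ give equality for all $u$.
\end{theorem}

\begin{corollary}\label{cor:general}
Let $\Psi\colon(0,1]\to\mathbb{R}$ be nondecreasing and concave, let $\omega\colon(0,\frac12)\to[0,\infty)$ be bounded and measurable, and let $d=\min(F,1-F)$. Then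
\[
\mathbb{E}\bigl[\omega(d(X))\,\Psi(\phi_\mu(X))\bigr]
\]
is maximized among log-concave laws by the Laplace law. If $\Psi$ is strictly increasing, $\omega>0$, and the value for the Laplace law is finite, then only affine images of $L$ are maximizers. In particular, taking $\Psi=\log$ and $\omega=1$, Laplace laws are the unique minimizers of $\mathbb{E}\,\Lambda^*_\mu(X)$.
\end{corollary}

Both hypotheses on $\mu$ are needed. A point mass has $b=1$, and so has the Cauchy law, for which $M(c)=\infty$ for all $c\ne0$ and $\phi\equiv1$.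

To prove Theorem~\ref{thm:pair} we bound the left side of \eqref{eq:pair} by a sum of two exponential moments with exponents $c_1,c_2$ of our choosing. We then replace $\mu$ by an asymmetric Laplace law with the same density at the two quantiles (Section~\ref{sec:tent}), show that this increases the sum under a condition on the exponents (Sections~\ref{sec:pointwise} and \ref{sec:left}), and bound the resulting explicit expression. The exponents must serve both steps, and two different choices are needed to cover all cases (Sections~\ref{sec:first} and \ref{sec:second}).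

\section{The Laplace law and the passage to averages}\label{sec:laplace}

For $|c|<1$ we have $M_L(c)=1/(1-c^2)$, and $M_L(c)=\infty$ otherwise. For $N>0$ the logarithmic derivative of $e^{-cN}/(1-c^2)$ is $-N+2c/(1-c^2)$, which is increasing in $c$ and vanishes at
\begin{equation}\label{eq:r}
r=r(N)=\frac{N}{1+\sqrt{1+N^2}}\in(0,1),\qquad\text{equivalently}\qquad N=\frac{2r}{1-r^2}.
\end{equation}
The second form shows that $r$ is an increasing function of $N$. With $w=\sqrt{1+N^2}$ we have $rN=w-1$ and $1-r^2=2r/N=2/(1+w)$, so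
\begin{equation}\label{eq:phiL}
\phi_L(\pm N)=\frac{e^{-rN}}{1-r^2}=\tfrac12(1+w)e^{1-w}.
\end{equation}
Since $\mathbb{P}(X>x)=\frac12e^{-x}$ for $x\ge0$, the quantiles of $L$ are $q_L(1-u)=-q_L(u)=\log\frac1{2u}$. So \eqref{eq:pair} is an equality for $L$. The left side of \eqref{eq:pair} is invariant under affine maps, because an increasing map carries each quantile to the quantile of the same level and a decreasing one exchanges the levels $u$ and $1-u$. This proves the last assertion of Theorem~\ref{thm:pair}.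

\begin{proof}[Proof of Corollary~\ref{cor:general} and Theorem~\ref{thm:main}, given Theorem~\ref{thm:pair}]
Write $\phi_1(u)=\phi_\mu(q(u))$, $\phi_2(u)=\phi_\mu(q(1-u))$ and $\phi_0(u)=\phi_L(\log\frac1{2u})$; these lie in $(0,1]$ by \eqref{eq:positive}. The expectation in the corollary is well defined in $[-\infty,\infty)$, since the integrand is at most $\sup\omega\cdot\max(\Psi(1),0)$. As $d(q(s))=\min(s,1-s)$, it equals $\int_0^{1/2}\omega\,[\Psi(\phi_1)+\Psi(\phi_2)]\,du$, and for $L$ it equals $\int_0^{1/2}2\omega\,\Psi(\phi_0)\,du$. By concavity of $\Psi$, then by monotonicity of $\Psi$ and \eqref{eq:pair},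
\[
\Psi(\phi_1)+\Psi(\phi_2)\le2\Psi\bigl(\tfrac12(\phi_1+\phi_2)\bigr)\le2\Psi(\phi_0).
\]
Multiplying by $\omega$ and integrating gives the first assertion. If the two integrals are equal and finite and $\omega>0$, then the second inequality is an equality for almost every $u$; if $\Psi$ is strictly increasing, \eqref{eq:pair} is an equality for such $u$, and $\mu$ is an affine image of $L$. For $\Psi=\log$ the Laplace value is finite, because \eqref{eq:phiL} gives $0\le\Lambda^*_L(x)\le\sqrt{1+x^2}-1\le|x|$. The inequality and the equality case of Theorem~\ref{thm:main} are the case $\Psi(s)=s$, $\omega=1$.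

It remains to compute $b_L=\int_0^\infty e^{-x}\phi_L(x)\,dx$. The exponent $x+\sqrt{1+x^2}$ suggests the variable $W=x+\sqrt{1+x^2}$, for which $\sqrt{1+x^2}=\frac12(W+W^{-1})$, $x=\frac12(W-W^{-1})$ and $dx=\frac12(1+W^{-2})\,dW$. Hence
\[
b_L=\frac18\int_1^\infty(2+W+W^{-1})(1+W^{-2})e^{1-W}dW=\frac18\bigl(I_{-1}+2I_0+2I_1+2I_2+I_3\bigr),
\]
where $I_k=\int_1^\infty W^{-k}e^{1-W}dW$. Integration by parts gives $I_k=1-kI_{k+1}$. So $I_0=1$, $I_{-1}=2$, $I_2=1-I_1$, $I_3=\frac12(1-I_2)=\frac12I_1$, and $b_L=\frac18(6+\frac12I_1)=\frac34+\frac1{16}I_1$ with $I_1=e\int_1^\infty t^{-1}e^{-t}dt$.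
\end{proof}

\section{The density as a function of the level}\label{sec:tent}

Inequality \eqref{eq:pair} is indexed by levels, so we describe $\mu$ by its density as a function of the level,
\[
J(s)=f(q(s))>0,\qquad 0<s<1.
\]
Since $F\colon I\to(0,1)$ is a $C^1$ bijection with $F'=f>0$, the function $q$ is $C^1$ with $q'=1/J$. For $L$ we have $J(s)=\min(s,1-s)$, and for the exponential law $J(s)=1-s$: an exponential tail is a linear piece of $J$ that vanishes at an endpoint. Log-concavity enters the proof only through the following lemma.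

\begin{lemma}\label{lem:concave}
The function $J$ is concave on $(0,1)$. Consequently $J(s)/s$ is nonincreasing and $J(s)/(1-s)$ is nondecreasing.
\end{lemma}

\begin{proof}
The concave function $\log f$ has a nonincreasing right derivative $(\log f)'_+$ on $I$. As $q$ is increasing and differentiable, $J=\exp(\log f\circ q)$ has the right derivative $J\cdot(\log f)'_+(q)\cdot q'=(\log f)'_+(q)$, which is nonincreasing. A continuous function with a nonincreasing right derivative is concave. For $0<\epsilon<s<s'<1$, concavity and $J(\epsilon)>0$ give $J(s)\ge\frac{s-\epsilon}{s'-\epsilon}J(s')$, and $\epsilon\to0$ gives $J(s)/s\ge J(s')/s'$. The same argument at the endpoint $1$ gives the last claim.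
\end{proof}

Fix $\mu$ and $u\in(0,\frac12)$ for the rest of the paper, and put
\[
x_1=q(u),\quad x_2=q(1-u),\quad N=\log\frac1{2u},\quad r=r(N),\quad\lambda_1=\frac{J(u)}u,\quad\lambda_2=\frac{J(1-u)}u.
\]
Here $\lambda_1$ is the rate of the exponential tail that has mass $u$ and density $f(x_1)$ at its end, and $\lambda_2$ has the same meaning at $x_2$. Replacing $X$ by $aX$ with $a>0$ divides $J$ by $a$, and replacing $X$ by $-X$ exchanges $\lambda_1$ and $\lambda_2$. We may therefore assume
\[
\lambda_1=1-\alpha,\qquad\lambda_2=1+\alpha,\qquad0\le\alpha<1.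
\]
By Lemma~\ref{lem:concave},
\begin{equation}\label{eq:lines}
\begin{aligned}
&J(s)\ge\lambda_1s\ \ (s\le u),&&J(s)\le\lambda_1s\ \ (s\ge u),\\
&J(s)\ge\lambda_2(1-s)\ \ (s\ge1-u),\qquad&&J(s)\le\lambda_2(1-s)\ \ (s\le1-u).
\end{aligned}
\end{equation}
At $s=1-u$ the second inequality reads $(1+\alpha)u\le(1-\alpha)(1-u)$, which simplifies to $2u\le1-\alpha$, that is,
\begin{equation}\label{eq:constraint}
N\ge-\log(1-\alpha).
\end{equation}
So the rates can be far apart only at levels far from the median.

The two lines in \eqref{eq:lines} form a tent, and the tent is the function $J$ of a law. Let $g$ be the asymmetric Laplace density, equal to $\frac12\lambda_1\lambda_2e^{\lambda_1x}$ for $x<0$ and to $\frac12\lambda_1\lambda_2e^{-\lambda_2x}$ for $x>0$. Its distribution function is $\frac12\lambda_2e^{\lambda_1x}$ for $x\le0$ and $1-\frac12\lambda_1e^{-\lambda_2x}$ for $x\ge0$. Hence $J_g(s)=\min(\lambda_1s,\lambda_2(1-s))$, with peak at $s^*=\frac12(1+\alpha)$, and $u<s^*\le1-u$ by \eqref{eq:constraint}. Solving for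 the levels $u$ and $1-u$ gives the quantiles
\begin{equation}\label{eq:y}
y_1=q_g(u)=-\frac{N+\log(1+\alpha)}{1-\alpha},\qquad y_2=q_g(1-u)=\frac{N+\log(1-\alpha)}{1+\alpha},
\end{equation}
and we put $\Delta=y_2-y_1>0$. Since $\lambda_1+\lambda_2=2$,
\begin{equation}\label{eq:Mg}
M_g(c)=\frac{\lambda_1\lambda_2}2\Bigl(\frac1{\lambda_1+c}+\frac1{\lambda_2-c}\Bigr)=\frac{\lambda_1\lambda_2}{(\lambda_1+c)(\lambda_2-c)},\qquad-\lambda_1<c<\lambda_2.
\end{equation}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=9,yscale=7]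
\draw[->] (0,0) -- (1.05,0) node[right] {$s$};
\draw[->] (0,0) -- (0,0.54);
\draw[dashed,thick] (0,0) -- (0.6,0.48) -- (1,0);
\draw[very thick,domain=0:1,samples=40] plot (\x,{0.04+0.71667*\x-0.58333*\x*\x});
\draw[dotted] (0.2,0) node[below] {$u$} -- (0.2,0.16);
\draw[dotted] (0.8,0) node[below] {$1-u$} -- (0.8,0.24);
\draw[dotted] (0.6,0) node[below] {$s^*$} -- (0.6,0.48);
\node[below] at (0,0) {$0$};
\node[below] at (1,0) {$1$};
\node at (0.38,0.38) {$\lambda_1s$};
\node at (0.8,0.38) {$\lambda_2(1-s)$};
\node at (0.47,0.2) {$J$};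
\end{tikzpicture}
\caption{A positive concave function $J$ (solid) and the tent $J_g=\min(\lambda_1s,\lambda_2(1-s))$ (dashed) whose sides pass through the points of the graph of $J$ over $u$ and $1-u$. The function $J$ lies below the tent on $[u,1-u]$ and above it outside.}
\label{fig:tent}
\end{figure}

By \eqref{eq:lines} and the position of $s^*$, we have $J\le J_g$ on $[u,1-u]$ and $J\ge J_g$ on $(0,u]$ and on $[1-u,1)$; see Figure~\ref{fig:tent}. Since $(q-q_g)'=1/J-1/J_g$, the function $q-q_g$ is nondecreasing on the middle interval and nonincreasing on the two outer ones. Comparing its value at $s$ with its values at $u$ and $1-u$ gives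
\begin{align}
&q(s)-x_1\ge q_g(s)-y_1,\quad x_2-q(s)\ge y_2-q_g(s)&&(u\le s\le1-u),\label{eq:mid}\\
&0\le q(s)-x_2\le q_g(s)-y_2&&(s\ge1-u),\label{eq:right}\\
&0\le x_1-q(s)\le y_1-q_g(s)&&(s\le u),\label{eq:left}
\end{align}
and \eqref{eq:mid} at $s=1-u$ says $x_2-x_1\ge\Delta$. In words, $\mu$ is more spread out than $g$ between the two quantiles and has shorter tails beyond them.

For $0<c_1<\lambda_1$ and $0<c_2<\lambda_2$ define
\[
h_f(s)=e^{-c_1(q(s)-x_1)}+e^{c_2(q(s)-x_2)},\qquad S_f(c_1,c_2)=\int_0^1h_f(s)\,ds,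
\]
and define $h_g$, $S_g$ in the same way from $q_g,y_1,y_2$. Then $S_f=\mathbb{E}\,e^{-c_1(X-x_1)}+\mathbb{E}\,e^{c_2(X-x_2)}$, so the definition of $\phi_\mu$ gives
\begin{equation}\label{eq:S}
\phi_\mu(x_1)+\phi_\mu(x_2)\le S_f(c_1,c_2),\qquad S_g(c_1,c_2)=e^{c_1y_1}M_g(-c_1)+e^{-c_2y_2}M_g(c_2)<\infty.
\end{equation}
Inequality \eqref{eq:pair} follows once we find exponents with $S_f\le S_g\le2\phi_L(N)$.

\section{Pointwise comparison and the balanced case}\label{sec:pointwise}

In the middle both terms of $h_f$ are smaller than those of $h_g$. In a tail the two terms compete: shortening the right tail decreases the term $e^{c_2(q-x_2)}$ but increases the term $e^{-c_1(q-x_1)}$. The growing term wins if its exponent is the larger one.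

\begin{lemma}\label{lem:pointwise}
Let $0<c_1<\lambda_1$ and $c_1\le c_2<\lambda_2$. Then $h_f\le h_g$ on $[u,1)$. If $c_1=c_2$, then $h_f\le h_g$ on $(0,1)$, so $S_f\le S_g$, and $S_f=S_g$ only if $f$ is a translate of $g$.
\end{lemma}

\begin{proof}
For $u\le s\le1-u$, each term of $h_f(s)$ is at most the corresponding term of $h_g(s)$ by \eqref{eq:mid}.

For $s>1-u$ let $D=q(s)-x_2$ and $D_g=q_g(s)-y_2$, so that $0\le D\le D_g$ by \eqref{eq:right}. Since $q(s)-x_1=D+(x_2-x_1)\ge D+\Delta$,
\[
h_f(s)\le H_2(D),\qquad h_g(s)=H_2(D_g),\qquad H_2(D)=e^{c_2D}+e^{-c_1\Delta}e^{-c_1D}.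
\]
For $D\ge0$ we have $H_2'(D)\ge c_2-c_1e^{-c_1\Delta}>0$, because $c_1\le c_2$ and $\Delta>0$. So $H_2$ is strictly increasing and $h_f(s)\le h_g(s)$.

For $s<u$ let $D=x_1-q(s)$ and $D_g=y_1-q_g(s)$, so that $0\le D\le D_g$ by \eqref{eq:left}. Since $x_2-q(s)\ge D+\Delta$,
\begin{equation}\label{eq:H1}
h_f(s)\le H_1(D),\qquad h_g(s)=H_1(D_g),\qquad H_1(D)=e^{c_1D}+e^{-c_2\Delta}e^{-c_2D}.
\end{equation}
If $c_1=c_2$, then $H_1=H_2$ is strictly increasing and $h_f(s)\le h_g(s)$.

Let $c_1=c_2$ and $S_f=S_g$. The continuous function $h_g-h_f\ge0$ has integral zero, so it vanishes. In the middle this forces equality term by term, so $q(s)-x_1=q_g(s)-y_1$ on $[u,1-u]$, and in particular $x_2-y_2=x_1-y_1$. In the tails it forces $H_i(D)=H_i(D_g)$, so $D=D_g$. Hence $q-q_g=x_1-y_1$ on all of $(0,1)$.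
\end{proof}

This already settles the case of equal rates, which contains all symmetric laws and, as we shall see, all cases of equality.

\begin{proposition}\label{prop:balanced}
If $\alpha=0$, then \eqref{eq:pair} holds, with equality only if $\mu$ is a translate of $L$.
\end{proposition}

\begin{proof}
Here $g$ is the density of $L$ and $y_2=-y_1=N$. Take $c_1=c_2=r$, the optimal exponent for $L$. By \eqref{eq:S}, Lemma~\ref{lem:pointwise} and \eqref{eq:phiL},
\[
\phi_\mu(x_1)+\phi_\mu(x_2)\le S_f(r,r)\le S_g(r,r)=\frac{2e^{-rN}}{1-r^2}=2\phi_L(N),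
\]
and equality throughout requires $S_f=S_g$.
\end{proof}

For $\alpha>0$ equal exponents do not suffice. Let $0<c<\lambda_1$. The arithmetic--geometric mean inequality and $M_g(c)M_g(-c)\ge1$ (Cauchy--Schwarz) give $S_g(c,c)\ge2e^{-c\Delta/2}\ge2e^{-\lambda_1\Delta/2}$. By \eqref{eq:y}, $\lambda_1\Delta\le N+\log2+\frac{1-\alpha}{1+\alpha}N=\frac{2N}{1+\alpha}+\log2$. So $S_g(c,c)\ge\sqrt2\,e^{-N/(1+\alpha)}$, while $2\phi_L(N)\le(1+N)e^{1-N}$ by \eqref{eq:phiL}, as $(1+w)e^{-w}$ is decreasing and $w>N$. For fixed $\alpha>0$ and large $N$, then, $S_g(c,c)>2\phi_L(N)$ for every admissible $c$. The common exponent is limited by the smaller rate $\lambda_1$ and is too small for the right tail.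

\section{The left tail for unequal exponents}\label{sec:left}

Let $c_1<c_2$. Now $H_1'(0)=c_1-c_2e^{-c_2\Delta}$ may be negative, and $D\le D_g$ no longer implies $H_1(D)\le H_1(D_g)$. We compare integrals over the left tail instead. The first inequality in \eqref{eq:lines} says more than \eqref{eq:left}: the gap $D_g-D$ increases as one moves out into the tail. The convex function $H_1$ decreases first and increases later, so the gap is largest where shortening the tail helps, and a single integral condition is enough.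

\begin{lemma}\label{lem:compare}
Let $0<c_1<\lambda_1$ and $c_1\le c_2<\lambda_2$, and assume
\begin{equation}\label{eq:C}
\frac{c_1}{\lambda_1-c_1}\ge e^{-c_2\Delta}\,\frac{c_2}{\lambda_1+c_2}.
\end{equation}
Then $S_f(c_1,c_2)\le S_g(c_1,c_2)$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:pointwise} it suffices to show $\int_0^uh_f\le\int_0^uh_g$. We use the variable in which the left tail of $g$ is a standard exponential law. Put $s=ue^{-t}$ with $t\ge0$, so that $\int_0^uh(s)\,ds=u\,\mathbb{E}\,h(ue^{-Z})$ for $Z$ with density $e^{-t}$ on $(0,\infty)$, and let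
\[
\delta(t)=\lambda_1\bigl(x_1-q(ue^{-t})\bigr).
\]
Then $\delta(0)=0$ and $\delta'(t)=\lambda_1s/J(s)\in(0,1]$ by \eqref{eq:lines}. For $g$ the derivative is $1$ and the corresponding function is $t$. Put
\[
T(z)=H_1(z/\lambda_1)=e^{\beta z}+\varepsilon e^{-\theta z},\qquad\beta=\frac{c_1}{\lambda_1}\in(0,1),\quad\theta=\frac{c_2}{\lambda_1},\quad\varepsilon=e^{-c_2\Delta}.
\]
The relations \eqref{eq:H1} did not use $c_1=c_2$, so it suffices to prove $\mathbb{E}\,T(\delta(Z))\le\mathbb{E}\,T(Z)$.

For a random variable $V\ge0$, Fubini's theorem gives $\mathbb{E}\,T(V)=T(0)+\int_0^\infty T'(z)\mathbb{P}(V>z)\,dz$ whenever the integral converges absolutely. This is the case for $V=Z$ and for $V=\delta(Z)\le Z$, because $|T'(z)|\le\beta e^{\beta z}+\theta$ and $\beta<1$. Therefore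
\[
\mathbb{E}\,T(Z)-\mathbb{E}\,T(\delta(Z))=\int_0^\infty T'(z)e^{-z}\rho(z)\,dz,\qquad\rho(z)=1-e^z\,\mathbb{P}(\delta(Z)>z).
\]
The function $\delta$ is continuous and strictly increasing. For $z<\sup\delta$ we have $\rho(z)=1-e^{-(t-\delta(t))}$ with $t=\delta^{-1}(z)$, and for $z\ge\sup\delta$ we have $\rho(z)=1$. Since $t-\delta(t)$ is nonnegative and nondecreasing, $\rho$ is nondecreasing with values in $[0,1]$. Since $T'$ is increasing and tends to $\infty$, there is $z_0\ge0$ with $T'<0$ on $[0,z_0)$ and $T'\ge0$ on $[z_0,\infty)$. Then $T'(z)(\rho(z)-\rho(z_0))\ge0$ for all $z$, and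
\[
\int_0^\infty T'(z)e^{-z}\rho(z)\,dz\ge\rho(z_0)\int_0^\infty T'(z)e^{-z}dz=\rho(z_0)\Bigl(\frac\beta{1-\beta}-\frac{\varepsilon\theta}{1+\theta}\Bigr).
\]
As $\beta/(1-\beta)=c_1/(\lambda_1-c_1)$ and $\theta/(1+\theta)=c_2/(\lambda_1+c_2)$, the last bracket is nonnegative by \eqref{eq:C}.
\end{proof}

The last bracket equals $\mathbb{E}\,T(Z)-T(0)$. So \eqref{eq:C} says that the exponential tail of $g$ contributes at least as much as a tail collapsed to the point $y_1$, and the proof shows that it then contributes at least as much as the tail of $\mu$.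

\section{Exponents proportional to the rates}\label{sec:first}

For $L$ the optimal exponent is $r$ times the rate of the tail. The natural choice for $g$ keeps this ratio on each side: $c_1=r\lambda_1$, $c_2=r\lambda_2$. By \eqref{eq:y} it reproduces the factor $e^{-rN}$ of \eqref{eq:phiL} in both terms of $S_g$, and what is left is a question of concavity in $\alpha$.

\begin{lemma}\label{lem:first}
If $\alpha>0$, then $S_g(r\lambda_1,r\lambda_2)<2\phi_L(N)$.
\end{lemma}

\begin{proof}
By \eqref{eq:y}, $e^{r\lambda_1y_1}=e^{-rN}(1+\alpha)^{-r}$ and $e^{-r\lambda_2y_2}=e^{-rN}(1-\alpha)^{-r}$. By \eqref{eq:Mg},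
\[
M_g(-r\lambda_1)=\frac{\lambda_2}{(1-r)(\lambda_2+r\lambda_1)},\qquad M_g(r\lambda_2)=\frac{\lambda_1}{(1-r)(\lambda_1+r\lambda_2)}.
\]
Using $\lambda_1+\lambda_2=2$ we write $\lambda_2+r\lambda_1=2r+(1-r)\lambda_2$ and $\lambda_1+r\lambda_2=2r+(1-r)\lambda_1$. Dividing by $\phi_L(N)=e^{-rN}/(1-r^2)$,
\[
\frac{S_g(r\lambda_1,r\lambda_2)}{\phi_L(N)}=\chi(1+\alpha)+\chi(1-\alpha),\qquad\chi(v)=\frac{(1+r)\,v^{1-r}}{2r+(1-r)v}.
\]
We have $\chi(1)=1$. The numerator of the derivative of $v^{1-r}/(2r+(1-r)v)$ is $(1-r)v^{-r}[2r+(1-r)v-v]=(1-r)rv^{-r}(2-v)$, so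
\[
\chi'(v)=(1-r^2)\,r\cdot v^{-r}\cdot(2-v)\cdot\bigl(2r+(1-r)v\bigr)^{-2}.
\]
On $(0,2)$ this is a product of positive, strictly decreasing functions. Hence $\chi$ is strictly concave there and $\chi(1+\alpha)+\chi(1-\alpha)<2\chi(1)=2$.
\end{proof}

It remains to see when this choice satisfies \eqref{eq:C}; the other hypotheses of Lemma~\ref{lem:compare} hold because $0<r<1$ and $\lambda_1\le\lambda_2$. Let
\[
\tau=\frac{\lambda_1}{\lambda_2}=\frac{1-\alpha}{1+\alpha}\in(0,1].
\]
The two sides of \eqref{eq:C} are $r/(1-r)$ and $e^{-r\lambda_2\Delta}\,r/(\tau+r)$, so the condition reads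
\begin{equation}\label{eq:Cprime}
(1-r)\,e^{-r\lambda_2\Delta}\le\tau+r.
\end{equation}

\begin{lemma}\label{lem:range}
Condition \eqref{eq:Cprime} holds if $\tau+2r\ge1$ or $\alpha\ge\frac13$.
\end{lemma}

\begin{proof}
Let $\ell=\log(1/\tau)\ge0$. By \eqref{eq:y}, and by \eqref{eq:constraint} applied in both terms,
\[
\lambda_2\Delta=N+\log(1-\alpha)+\frac{N+\log(1+\alpha)}\tau\ge\frac1\tau\log\frac{1+\alpha}{1-\alpha}=\frac\ell\tau.
\]
Since $e^{-a}\le1/(1+a)$ for $a\ge0$, condition \eqref{eq:Cprime} follows from $1-r\le(\tau+r)(1+r\ell/\tau)$, that is, from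
\begin{equation}\label{eq:suff}
\tau+(2+\ell)\,r+\frac{\ell r^2}\tau\ge1.
\end{equation}
This holds if $\tau+2r\ge1$. For $\alpha\ge\frac13$ we use that \eqref{eq:constraint} bounds $N$, and hence $r$, from below.

Let $\frac13\le\alpha\le\frac25$. Then $\frac37\le\tau\le\frac12$ and $\ell\ge\log2>0.69$. Also $N\ge\log\frac32>0.405$, while $2r/(1-r^2)$ at $r=0.194$ equals $0.388/0.962364<0.404$; so $r>0.194$ by \eqref{eq:r}. The left side of \eqref{eq:suff} exceeds
\[
\tfrac37+2.69\cdot0.194+2\cdot0.69\cdot0.194^2>0.4285+0.5218+0.0519>1.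
\]

Let $\alpha\ge\frac25$. Then $\tau\le\frac37$ and $\ell\ge\log\frac73>0.81$. Also $N\ge\log\frac53>0.51$, while $2r/(1-r^2)$ at $r=0.23$ equals $0.46/0.9471<0.49$; so $r>0.23$. Since $\tau+\ell r^2/\tau\ge2r\sqrt\ell>1.8\,r$, the left side of \eqref{eq:suff} exceeds $(2.81+1.8)\cdot0.23>1$.
\end{proof}

The remaining range cannot be removed by sharper estimates. Take $N=\frac32\alpha$ and let $\alpha\to0$, which \eqref{eq:constraint} allows. Then $r=\frac34\alpha+O(\alpha^3)$, $\Delta=O(\alpha)$ and $\tau=1-2\alpha+O(\alpha^2)$, so the left side of \eqref{eq:Cprime} minus the right side is $1-\tau-2r+O(\alpha^2)=\frac12\alpha+O(\alpha^2)>0$.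

\section{Equal exponents near the median}\label{sec:second}

Assume now $\alpha<\frac13$ and $\tau+2r<1$. The second condition says $2r<2\alpha/(1+\alpha)$; in particular $\alpha>0$. With \eqref{eq:r} and \eqref{eq:constraint} we get
\begin{equation}\label{eq:small}
0<r<\frac\alpha{1+\alpha}<\min\bigl(\alpha,\tfrac14\bigr),\qquad\alpha<-\log(1-\alpha)\le N<\frac{2\cdot\frac14}{1-\frac1{16}}=\frac8{15}.
\end{equation}
Here $N$ is bounded, so the obstruction at the end of Section~\ref{sec:pointwise} does not arise, and we return to equal exponents, for which Lemma~\ref{lem:pointwise} gives $S_f\le S_g$ with no further condition.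

\begin{lemma}\label{lem:second}
If $\alpha<\frac13$ and $\tau+2r<1$, there is $c\in(0,\lambda_1)$ with $S_g(c,c)<2\phi_L(N)$.
\end{lemma}

\begin{proof}
\emph{The choice of $c$.} With equal exponents it is natural to describe $y_1,y_2$ by their half-distance and midpoint. Put $p=\lambda_1\lambda_2=1-\alpha^2$, and let $\eta$ and $\zeta$ be the even and odd parts of $(1+\alpha)\log(1+\alpha)=\alpha+\sum_{n\ge2}\frac{(-1)^n\alpha^n}{n(n-1)}$:
\begin{align*}
\eta&=\tfrac12\bigl[(1+\alpha)\log(1+\alpha)+(1-\alpha)\log(1-\alpha)\bigr]=\sum_{k\ge1}\frac{\alpha^{2k}}{2k(2k-1)},\\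
\zeta&=\tfrac12\bigl[(1+\alpha)\log(1+\alpha)-(1-\alpha)\log(1-\alpha)\bigr]=\alpha-\sum_{k\ge1}\frac{\alpha^{2k+1}}{2k(2k+1)}.
\end{align*}
The closed form shows $\zeta>0$. Bounding the series by geometric ones and using $\alpha^2/(1-\alpha^2)<\frac18$,
\begin{equation}\label{eq:series}
\frac{\alpha^2}2\le\eta\le\frac{\alpha^2}{2(1-\alpha^2)}<\alpha^2,\qquad0<\alpha-\zeta\le\frac{\alpha^3}{6(1-\alpha^2)}<\frac\alpha{30}.
\end{equation}
By \eqref{eq:y}, $py_1=-(1+\alpha)(N+\log(1+\alpha))$ and $py_2=(1-\alpha)(N+\log(1-\alpha))$, so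
\[
\frac p2\,(y_2-y_1)=N+\eta,\qquad\frac p2\,(y_1+y_2)=-m,\qquad m=\alpha N+\zeta>0.
\]
We choose $c$ with $c\Delta/2=rN$, so that the factor $e^{-rN}$ appears again:
\[
c=p\nu,\qquad\nu=\frac{rN}{N+\eta}<r.
\]
Then $c<r(1+\alpha)(1-\alpha)<1-\alpha=\lambda_1$ by \eqref{eq:small}.

\emph{The inequality to prove.} We have $-cy_2=-rN+\nu m$ and $cy_1=-rN-\nu m$. By \eqref{eq:Mg}, $M_g(\pm c)=p/(p\pm2\alpha c-c^2)=1/(P\pm Q)$ with
\[
P=1-p\xi,\qquad Q=2\alpha\nu,\qquad\xi=\nu^2,
\]
and $0<Q<P<1$, since $M_g(-c)$ is finite and positive. Therefore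
\[
S_g(c,c)=e^{-rN}\Bigl[\frac{e^{\nu m}}{P+Q}+\frac{e^{-\nu m}}{P-Q}\Bigr]=2e^{-rN}\,\frac{P\cosh\nu m-Q\sinh\nu m}{P^2-Q^2},
\]
and by \eqref{eq:phiL} the claim is equivalent to
\begin{equation}\label{eq:target}
(1-r^2)\,\bigl[P\cosh\nu m-Q\sinh\nu m\bigr]<P^2-Q^2.
\end{equation}

\emph{Expansion in $\xi$.} Both sides of \eqref{eq:target} equal $1$ up to terms of order $\xi$, so we compare coefficients. From $2\alpha-m=\alpha(1-N)+(\alpha-\zeta)$, \eqref{eq:small} and \eqref{eq:series},
\begin{equation}\label{eq:m}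
0<2\alpha-m<\alpha\bigl(\tfrac{31}{30}-N\bigr).
\end{equation}
In particular $m<\frac23$ and $\nu m<1$. For $0\le t\le1$ we have $\sinh t\ge t$ and $\cosh t\le1+\frac{t^2}2+\frac{t^4}{20}$, because in the series of $\cosh t$ each term after $t^4/24$ is at most $\frac1{30}$ of the preceding one and $\frac1{24}\cdot\frac{30}{29}<\frac1{20}$. Using $P<1$,
\[
P\cosh\nu m-Q\sinh\nu m\le1-p\xi+\frac{m^2}2\xi+\frac{m^4}{20}\xi^2-2\alpha m\xi=1-K\xi+\frac{m^4}{20}\xi^2,
\]
where $K=p+2\alpha m-\frac12m^2=1+\alpha^2-\frac12(2\alpha-m)^2$. Write $r^2=R\xi$ with $R=(1+\eta/N)^2>1$. Multiplying by $1-R\xi>0$ and dropping the negative cubic term, the left side of \eqref{eq:target} is at most $1-(R+K)\xi+(RK+\frac{m^4}{20})\xi^2$. The right side equals $1-(2p+4\alpha^2)\xi+p^2\xi^2$. Since $R+K-2p-4\alpha^2=R-1-\alpha^2-\frac12(2\alpha-m)^2$, inequality \eqref{eq:target} follows, after division by $\xi=r^2/R$, from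
\begin{equation}\label{eq:G}
R-1-\alpha^2-\tfrac12(2\alpha-m)^2>r^2\Bigl[K+\frac{m^4}{20R}-\frac{p^2}R\Bigr].
\end{equation}
The gain is the term $R-1\ge2\eta/N\ge\alpha^2/N$, and every other term is bounded by a multiple of $\alpha^2$. This is where the smallness of $N$ is used.

\emph{The left side of \eqref{eq:G}.} By \eqref{eq:m} it exceeds $\alpha^2k(N)$, where $k(N)=\frac1N-1-\frac12(\frac{31}{30}-N)^2$. On $(0,\frac8{15}]$ we have $k'(N)=-N^{-2}+\frac{31}{30}-N<0$, because $N^{-2}>3$. So $k(N)>k(\frac8{15})=\frac78-\frac18=\frac34$, and the left side exceeds $\frac34\alpha^2$.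

\emph{The right side of \eqref{eq:G}.} We have $K\le1+\alpha^2<\frac{10}9$ and $\frac{m^4}{20R}<\frac1{20}$. From $\eta<\alpha^2$ and $N>\alpha$ we get $R<(1+\alpha)^2$, so $p^2/R>(1-\alpha)^2>\frac49$. The bracket is less than $\frac23+\frac1{20}=\frac{43}{60}$, and since $r<\alpha$ the right side is less than $\frac{43}{60}\alpha^2<\frac34\alpha^2$. This proves \eqref{eq:G}, hence \eqref{eq:target}.
\end{proof}

\section{Proof of the quantile-pair inequality}\label{sec:end}

\begin{proof}[Proof of Theorem~\ref{thm:pair}]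
Normalize $\mu$ by a scaling and a reflection as in Section~\ref{sec:tent}. If $\alpha=0$, Proposition~\ref{prop:balanced} gives \eqref{eq:pair}, with equality only if the normalized law is a translate of $L$. Let $\alpha>0$. If $\tau+2r\ge1$ or $\alpha\ge\frac13$, take $c_1=r\lambda_1$, $c_2=r\lambda_2$; condition \eqref{eq:C} holds by Lemma~\ref{lem:range}, and \eqref{eq:S} with Lemmas~\ref{lem:compare} and \ref{lem:first} gives
\[
\phi_\mu(x_1)+\phi_\mu(x_2)\le S_f(c_1,c_2)\le S_g(c_1,c_2)<2\phi_L(N).
\]
Otherwise take $c_1=c_2=c$ from Lemma~\ref{lem:second}; the same chain holds by \eqref{eq:S} and Lemmas~\ref{lem:pointwise} and \ref{lem:second}. So \eqref{eq:pair} is strict whenever $\alpha>0$, and equality for the given $u$ forces $\mu$ to be an affine image of $L$. The converse was shown in Section~\ref{sec:laplace}.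
\end{proof}

\begin{thebibliography}{9}
\bibitem{MO}
``Let $X$ be a real valued random variable with log-concave distribution $\mu$. For each $x\in\mathbb{R}$, let $\phi_\mu(x)=\min_{c\in\mathbb{R}}E[e^{c}\ldots$'', MathOverflow,
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 387490/\allowbreak log-concave-\allowbreak probability-\allowbreak measure-\allowbreak with-\allowbreak slowest-\allowbreak decay?\allowbreak answertab=scoredesc}
\end{thebibliography}
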